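\title{The Moving Off Property does not imply that $C_k(X)$ is Baire}

\begin{abstract}
If the space $C_k(X)$ of continuous real functions on a Tychonoff space $X$ is Baire in the compact-open topology, then $X$ has the Moving Off Property; by a theorem of Gruenhage and Ma the converse holds when $X$ is locally compact or first-countable. We show in ZFC that the converse fails in general: there is a countable zero-dimensional hemicompact space $X$ with the Moving Off Property for which $C_k(X)$ is meager in itself. The space is an increasing union of the cubes $(\omega+1)^m$, and the neighborhoods of one point are governed by a family of $\mathfrak{b}$ subsets of $\omega$. We also show that the Moving Off Property is equivalent to its game version, and that it characterizes the Baire property of $C_k(X)$ for spaces of pointwise countable type.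
\end{abstract}

\section{Introduction}\label{sec:intro}

All spaces are Tychonoff (completely regular and $T_1$). For a space $X$, let $C_k(X)$ be the set $C(X)$ of continuous functions $X\to\mathbb{R}$ with the compact-open topology. A space is \emph{Baire} if every countable intersection of dense open sets is dense, and \emph{meager in itself} if it is a countable union of nowhere dense subsets. We ask which property of $X$ makes $C_k(X)$ Baire.

A basic neighborhood of $f_0$ in $C_k(X)$ constrains a function on one compact set $C$ and leaves it free on every compact set disjoint from $C$. This leads to the following notions. A collection $\mathcal{K}$ of nonempty compact subsets of $X$ is \emph{moving off} if every compact subset of $X$ is disjoint from some member of $\mathcal{K}$. An indexed family $(U_i)_{i\in I}$ of subsets of $X$ is \emph{discrete} if every point of $X$ has a neighborhood that meets $U_i$ for at most one $i$, and a \emph{discrete open expansion} of a family $(K_i)_{i\in I}$ is a discrete family $(U_i)_{i\in I}$ of open sets with $K_i\subseteq U_i$. The space $X$ has the \emph{Moving Off Property} (MOP) if every moving off collection contains infinitely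 many distinct members $K_0,K_1,\dots$ that have a discrete open expansion.

One implication is known to hold for all spaces. We recall its proof, because it shows what the MOP measures.

\begin{proposition}\label{prop:easy}
If $C_k(X)$ is Baire, then $X$ has the MOP.
\end{proposition}

\begin{proof}
Let $\mathcal{K}$ be moving off, and let $H_n$ be the open set of all $f\in C_k(X)$ such that $f>n$ on some member of $\mathcal{K}$. Each $H_n$ is dense: given $f_0\in C(X)$ and a compact set $C$, take $K\in\mathcal{K}$ disjoint from $C$; the function equal to $f_0$ on $C$ and to $n+1$ on $K$ is continuous on the compact set $C\cup K$, so it extends to $X$ (fact (F3) of Section~\ref{sec:prelim}). Fix $f\in\bigcap_nH_n$. Put $r_0=0$; given the integer $r_i$, choose $K_i\in\mathcal{K}$ with $f>r_i$ on $K_i$ and an integer $r_{i+1}>1+\max f(K_i)$. Then $K_i\subseteq U_i:=f^{-1}\big((r_i,r_{i+1}-1)\big)$. An open interval of length $1$ meets at most one of the intervals $(r_i,r_{i+1}-1)$, so $(U_i)$ is discrete. The sets $K_i$ are nonempty and pairwise disjoint, hence distinct.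
\end{proof}

So the MOP is what the Baire property yields for one kind of sequence of dense open sets, those that ask a function to be large on some member of $\mathcal{K}$. The converse would say that sequences of this kind are the only obstruction. The simplest cases agree with this. If $X$ is compact, there is no moving off collection, so the MOP holds vacuously, and $C_k(X)$ is a Banach space. If $X=\omega$ is discrete, a moving off collection contains infinitely many pairwise disjoint finite sets, which are their own discrete open expansion, and $C_k(X)=\mathbb{R}^\omega$ is completely metrizable. Much more is true.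

\begin{theorem}[Gruenhage and Ma; see \cite{problem}]\label{thm:GM}
If $X$ is locally compact or first-countable, then $C_k(X)$ is Baire if and only if $X$ has the MOP.
\end{theorem}

The problem posed in \cite{problem} is whether this characterization holds for every Tychonoff space $X$. The answer is negative. Recall that $X$ is \emph{zero-dimensional} if it has a base of clopen sets, and \emph{hemicompact} if there are compact sets $A_0,A_1,\dots$ such that every compact subset of $X$ is contained in some $A_m$.

\begin{theorem}[ZFC]\label{thm:main}
There is a countable zero-dimensional $T_1$ (hence Tychonoff) hemicompact space $X$ that has the MOP and for which $C_k(X)$ has dense open subsets $G_0,G_1,\dots$ with $\bigcap_NG_N=\emptyset$. In particular $C_k(X)$ is not Baire; it is even meager in itself.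
\end{theorem}

The sets $G_N$ are of a different kind from the sets $H_n$ above: they tie the values of $f$ outside a compact set to the modulus of continuity of $f$ on it.

The second theorem collects three complements. On a noncompact space $X$ consider the following game of two players $\mathsf{K}$ and $\mathsf{L}$. In round $n=0,1,\dots$ player $\mathsf{K}$ plays a compact set $K_n$, and $\mathsf{L}$ answers with a nonempty compact set $L_n$ disjoint from $K_n$. Player $\mathsf{K}$ wins if the indexed family $(L_n)_{n}$ has a discrete open expansion; otherwise $\mathsf{L}$ wins. A space is of \emph{pointwise countable type} if every point lies in a compact set $K$ that has a countable base of open neighborhoods $U_0\supseteq U_1\supseteq\cdots$, meaning that every open set containing $K$ contains some $U_n$.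

\begin{theorem}\label{thm:extra}
\begin{enumerate}
\item[(i)] A noncompact space $X$ has the MOP if and only if $\mathsf{L}$ has no winning strategy in the game on $X$.
\item[(ii)] A space of pointwise countable type with the MOP is locally compact. Hence, for every space $X$ of pointwise countable type, $C_k(X)$ is Baire if and only if $X$ has the MOP.
\item[(iii)] For the space $X$ of Theorem~\ref{thm:main}, $C_k(X)$ is separable metrizable, and $C_k(X,\{0,1\})$ is also meager in itself.
\end{enumerate}
\end{theorem}

Section~\ref{sec:cubes} introduces the underlying set of the example and shows the idea in a case that can be computed by hand. Section~\ref{sec:family} builds the family of subsets of $\omega$, Section~\ref{sec:space} defines the topology and proves the MOP, and Sections~\ref{sec:clopen} and~\ref{sec:meager} prove meagerness and part (iii). Parts (i) and (ii), which do not depend on the construction, are proved in Section~\ref{sec:complements}.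

\section{Standard facts}\label{sec:prelim}

We write $\omega=\{0,1,2,\dots\}$ and $[a,b)=\{k\in\omega:a\le k<b\}$. ``Almost all'' means all but finitely many.

\begin{enumerate}
\item[(F1)] Let $(U_i)_{i\in I}$ be discrete. Every subfamily is discrete, and the sets $U_i$ are pairwise disjoint. A compact set meets $U_i$ for only finitely many $i$, since it is covered by finitely many open sets, each meeting at most one $U_i$. If $y_i\in U_i$, then $\{y_i:i\in I\}$ is closed, since every point has a neighborhood containing at most one $y_i$.
\item[(F2)] The compact-open topology is generated by the sets $\{f:f(C)\subseteq O\}$ with $C\subseteq X$ compact and $O\subseteq\mathbb{R}$ open. It is the topology of uniform convergence on compact sets: the sets $\{f:|f-f_0|<\varepsilon\text{ on }C\}$ form a base at $f_0$. In particular $f\mapsto f-f(p)$ is a continuous map $C_k(X)\to C_k(X)$ for each $p\in X$.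
\item[(F3)] Every continuous real function on a compact subset $C$ of $X$ extends continuously to $X$: apply the Tietze extension theorem to the closed subset $C$ of the \v{C}ech--Stone compactification $\beta X$, and restrict to $X$.
\item[(F4)] In a zero-dimensional Hausdorff space, disjoint compact sets $C_0,C_1$ are separated by a clopen set: cover $C_0$ by finitely many clopen sets disjoint from $C_1$.
\end{enumerate}

For $u,v\in\omega^\omega$ write $u\le^*v$ if $u(k)\le v(k)$ for almost all $k$. A family $\mathcal{F}\subseteq\omega^\omega$ is \emph{bounded} if some $v$ satisfies $u\le^*v$ for all $u\in\mathcal{F}$, and \emph{dominating} if every $v$ satisfies $v\le^*u$ for some $u\in\mathcal{F}$. The cardinals $\mathfrak{b}$ and $\mathfrak{d}$ are the least sizes of an unbounded and of a dominating family. Thus every family of fewer than $\mathfrak{b}$ functions is bounded. One has $\omega_1\le\mathfrak{b}\le\mathfrak{d}$: a countable family $\{u_j\}$ is bounded by $k\mapsto\max_{j\le k}u_j(k)$, and a family bounded by $v$ does not dominate $v+1$. We regard $\mathfrak{b}$ as an initial ordinal, and each ordinal as the set of smaller ordinals. An ordinal $\alpha<\mathfrak{b}$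 has at most $\max(|\alpha|,\omega)<\mathfrak{b}$ finite subsets.

For $D\subseteq\omega$ with infinite complement, the elements of $\omega\setminus D$ are the \emph{gaps} of $D$, and
\[
e_D(k)=\min\{i>k:i\notin D\}
\]
is the next gap after $k$. If $D\subseteq D'$, then $e_D\le e_{D'}$. A \emph{component} of $D$ is a maximal nonempty interval $J=[a_J,b_J)$ contained in $D$. Components are finite, and $b_J=e_D(k)$ for every $k\in J$.

\section{Cubes, moduli, and the idea of the construction}\label{sec:cubes}

\subsection*{The underlying set}
Let $\omega+1=\omega\cup\{\infty\}$ be the convergent sequence, ordered so that $\infty$ is largest. The points of $\omega$ are isolated, and the clopen sets $[r,\infty]=\{i\in\omega+1:i\ge r\}$ form a base at $\infty$. Let $X$ be the set of all $\sigma:\omega\to\omega+1$ with $\sigma(k)=\infty$ for almost all $k$, let $p\in X$ be the constant function $\infty$, and let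
\[
A_m=\{\sigma\in X:\sigma(k)=\infty\text{ for all }k\ge m\}.
\]
We identify $A_m$ with $(\omega+1)^m$ and give it the product topology, which is compact, metrizable and zero-dimensional. Then $A_{m+1}=A_m\times(\omega+1)$, and $A_m$ is its closed subspace $A_m\times\{\infty\}$. The set $X=\bigcup_mA_m$ is countable. Call $O\subseteq X$ \emph{$Z$-open} (\emph{$Z$-clopen}) if $O\cap A_m$ is open (clopen) in $A_m$ for every $m$, and let $Z$ be the set $X$ with the topology of $Z$-open sets.

The space $Z$ is the model that we are going to spoil. A function on $Z$ is continuous if and only if its restriction to each $A_m$ is continuous. So if $C(Z)$ carries the topology of uniform convergence on each $A_m$, then $f\mapsto(f|_{A_m})_m$ maps it homeomorphically onto the closed subspace of $\prod_mC(A_m)$ formed by the sequences $(f_m)$ with $f_{m+1}|_{A_m}=f_m$. Hence $C(Z)$ is completely metrizable and Baire. We shall define a coarser topology $\tau$ on $X$, changed only at $p$, that still induces the product topology on each $A_m$ and whose compact sets still lie in the cubes $A_m$. Then $C_k(X,\tau)$ is a subspace of $C(Z)$, dense by (F3). Two demands pull against each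 other: $\tau$ must keep enough discrete families for the MOP, and so few continuous functions that they form a meager set.

\subsection*{Moduli and saturated levels}
To state the second demand we measure how complicated a clopen subset of a cube is. For $\sigma\in X$ and $c\in\omega$ define the truncation $\sigma\wedge c\in X$ by $(\sigma\wedge c)(k)=\sigma(k)$ if $\sigma(k)<c$, and $(\sigma\wedge c)(k)=\infty$ otherwise. A number $c$ is a \emph{modulus} of a set $s\subseteq A_m$ if
\[
\sigma\in s\iff\sigma\wedge c\in s\qquad\text{for all }\sigma\in A_m .
\]
Thus $s$ does not distinguish values $\ge c$ from $\infty$. For example, a Boolean combination of conditions $\sigma(k)<\theta$ with $\theta\le c$ defines a set with modulus $c$.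

\begin{lemma}\label{lem:modulus}
Every clopen set $s\subseteq A_m$ has a modulus, and if $c$ is a modulus of $s$, then so is every $c'\ge c$.
\end{lemma}

\begin{proof}
Metrize $\omega+1$ by $|\frac1{i+1}-\frac1{j+1}|$, with $\frac1{\infty+1}=0$, and $A_m$ by the maximum over the coordinates. Then $\sigma\wedge c$ is at distance at most $\frac1{c+1}$ from $\sigma$. If $s$ and $A_m\setminus s$ are both nonempty, these disjoint compact sets are at a distance $\eta>0$, and every $c$ with $\frac1{c+1}<\eta$ is a modulus; otherwise every $c$ is a modulus. For $c'\ge c$ we have $(\sigma\wedge c')\wedge c=\sigma\wedge c$, so each of $\sigma\in s$ and $\sigma\wedge c'\in s$ is equivalent to $\sigma\wedge c\in s$.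
\end{proof}

Let $\delta_i\in X$ be given by $\delta_i(i)=0$ and $\delta_i(k)=\infty$ for $k\ne i$. Then $\delta_i\in A_m$ if and only if $i<m$.

\begin{definition}\label{def:sat}
A set $U\subseteq X$ is \emph{saturated at level $m$} if there is $c>m$ such that $c$ is a modulus of $U\cap A_m$ and $\delta_i\in U$ for all $i\in[m,c)$.
\end{definition}

Saturation is cheap from the point of view of Baire category. Once a function $f$ is prescribed on $A_m$, a modulus $c$ of $\{f>f(p)+1\}\cap A_m$ can be read off, and only then does one choose the values of $f$ at the points $\delta_m,\dots,\delta_{c-1}$, which lie outside $A_m$. This gives the dense open sets $G_N$ of Section~\ref{sec:meager}. In $Z$ there is no conflict: the $Z$-clopen set $\{\sigma:\sigma(k)=0\text{ for some }k\}$ omits $p$, contains every $\delta_i$, has modulus $1$ on each cube, and so is saturated at every level. The second demand on $\tau$ is that \emph{no $\tau$-clopen set omitting $p$ is saturated at infinitely many levels}.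

\subsection*{Boxes and their expansions}
We turn to the first demand. For $n<n'$ let
\[
P[n,n')=\{\sigma\in A_{n'}:\sigma(k)<n'\text{ for some }k\in[n,n')\}.
\]

\begin{lemma}\label{lem:box}
If $K\subseteq A_m\setminus A_n$ is nonempty and compact in $A_m$, then $K\subseteq P[n,n')$ for some $n'>n$.
\end{lemma}

\begin{proof}
Since $K\neq\emptyset$, we have $m>n$. The sets $\{\sigma\in A_m:\sigma(k)<b\text{ for some }k\in[n,m)\}$ are open in $A_m$, increase with $b\in\omega$, and cover $A_m\setminus A_n$. So one of them contains $K$, and $n'=\max(m,b)$ works.
\end{proof}

Consequently a moving off collection will yield members $K_t\subseteq P[n_t,n_{t+1})$ for some $n_0<n_1<\cdots$, and we need a discrete open expansion for infinitely many of the sets $P[n_t,n_{t+1})$. A set $P[n,n')$ is not $Z$-open, because it requires $\sigma(k)=\infty$ for $k\ge n'$. We relax this to $\sigma(k)\ge h(k)$. Let $D\subseteq\omega$ have infinite complement, let $h\in\omega^\omega$ satisfy $h(k)\ge e_D(k)$ for all $k$, and for a component $J$ of $D$ put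
\[
W_J(h)=\{\sigma\in X:\sigma(k)<b_J\text{ for some }k\in J,\text{ and }\sigma(k)\ge h(k)\text{ for all }k\ge b_J\}.
\]
Let $W(D,h)$ be the union of the sets $W_J(h)$ over all components $J$ of $D$. See Figure~\ref{fig:W}.

\begin{figure}[ht]
\centering
\begin{tikzpicture}[x=0.9cm,y=0.34cm]
\foreach \x/\y in {3/6,4/7,5/7,6/8,7/9} \fill[gray!25] (\x,0) rectangle (\x+1,\y);
\draw[thick] (1,0) rectangle (3,3);
\draw[thick,dashed] (4,0) rectangle (6,6);
\draw[->] (0,0) -- (8.4,0) node[right] {$k$};
\draw (0,0) -- (0,11);
\draw[dotted] (0,10.5) node[left] {$\infty$} -- (8,10.5);
\foreach \x/\y in {0/0.5,1/5.5,2/1.5,3/7.5,4/10.5,5/8.5,6/10.5,7/10.5} \fill (\x+0.5,\y) circle (2pt);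
\foreach \x in {0,...,7} \node[below] at (\x+0.5,0) {\small$\x$};
\node[left] at (1,2.6) {\small$b_J$};
\node at (2,-2.4) {$J$};
\node at (5,-2.4) {$J'$};
\end{tikzpicture}
\caption{A point $\sigma=(0,5,1,7,\infty,8,\infty,\dots)$ of $W_J(h)$, drawn as one dot in each column $k$, for a set $D$ with components $J=[1,3)$ and $J'=[4,6)$. Some dot lies in the solid box $J\times[0,b_J)$, and from column $b_J=3$ on all dots avoid the shaded region below $h$. Since $h\ge e_D$, the dashed box $J'\times[0,b_{J'})$ of the next component is shaded, so $\sigma\notin W_{J'}(h)$.}
\label{fig:W}
\end{figure}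

\begin{lemma}\label{lem:W}
Let $D$ and $h\ge e_D$ be as above.
\begin{enumerate}
\item[(a)] The sets $W_J(h)$ are pairwise disjoint.
\item[(b)] The union of any family of the sets $W_J(h)$ is $Z$-clopen and omits $p$.
\item[(c)] If $n<n'$ and $[n,n')\subseteq J$, then $P[n,n')\subseteq W_J(h)$.
\item[(d)] $\delta_i\in W(D,h)$ if and only if $i\in D$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Let $b_J\le a_{J'}$ and $\sigma\in W_J(h)$. Every $k\in J'$ satisfies $k\ge b_J$, so $\sigma(k)\ge h(k)\ge e_D(k)=b_{J'}$. Hence $\sigma\notin W_{J'}(h)$.

(b) For $\sigma\in A_m$ the conditions $\sigma(k)\ge h(k)$ with $k\ge m$ hold automatically, so $W_J(h)\cap A_m$ is a finite Boolean combination of clopen conditions on single coordinates. If $a_J\ge m$, then $W_J(h)\cap A_m=\emptyset$, so only finitely many $W_J(h)$ meet $A_m$. Every point of $W_J(h)$ has a finite coordinate, and $p$ has none.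

(c) If $\sigma\in P[n,n')$, then some $k\in[n,n')\subseteq J$ has $\sigma(k)<n'\le b_J$, and $\sigma(i)=\infty$ for $i\ge b_J\ge n'$.

(d) The only finite coordinate of $\delta_i$ is $i$, so $\delta_i\in W_J(h)$ forces $i\in J$. Conversely, if $i\in J$, then $\delta_i(i)=0<b_J$ and $\delta_i(k)=\infty$ for $k\ge b_J$.
\end{proof}

The topology $\tau$ will keep $W(D,h)$ clopen for certain pairs $(D,h)$. The next example shows why this need not violate the second demand.

\begin{example}\label{ex:odd}
Let $D$ be the set of odd numbers. Its components are $J_r=[2r+1,2r+2)$, and $e_D(2r)=e_D(2r+1)=2r+2$.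

First take $h(k)=k+3$, so that $h>e_D$, and let $W=W(D,h)$. We claim that $W$ is not saturated at any level $m\ge3$. Let $c$ be a modulus of $W\cap A_m$, and let $k\ge2$ be the largest even number below $m$. The point $x=\delta_1$ lies in $W$. Let $y\in A_m$ agree with $x$ except that $y(k)=k+2$. Then $y\notin W_{J_0}(h)$ because $k\ge2$ and $y(k)<h(k)$, and $y\notin W_{J_r}(h)$ for $r\ge1$ because $y(2r+1)=\infty$. So $W$ distinguishes $x$ from $y$. If $c\le k+2$, then $x\wedge c=y\wedge c$, which is impossible for a modulus; hence $c\ge k+3$. Now $m\le k+2<c$, and $\delta_{k+2}\notin W$ since $k+2$ is even. In words: at the last gap $k$ of $D$ below $m$, the set $W$ must see values up to $h(k)$, so the modulus reaches beyond the next gap $e_D(k)$.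

Now take $h=e_D$ instead. For $m=2r+1$, membership of $\sigma\in A_m$ in $W(D,h)$ depends on thresholds $b_{J_s}\le 2r$ and $h(k)\le 2r+2$, so $c=2r+2$ is a modulus, and $[m,c)=\{2r+1\}\subseteq D$. Thus $W(D,e_D)$ is saturated at every odd level. The strict inequality $h>e_D$ is what prevents saturation.
\end{example}

One pair $(D,h)$ cannot serve all sequences $(n_t)$, so many pairs $(D_\alpha,h_\alpha)$ are needed, and then finite unions of the sets $W(D_\beta,h_\beta)$ are clopen too. For such a union over $\beta\in S$, the argument of Example~\ref{ex:odd} meets two new difficulties. The modulus must reach a common gap of all $D_\beta$, $\beta\in S$; and the modified point $y$, which leaves one of the sets, may enter another one. Both are overcome if one of the functions $h_\beta$, $\beta\in S$, eventually exceeds the next-gap function of $\bigcup_{\beta\in S}D_\beta$. To arrange this for all finite $S$ at once we well-order the family in type $\mathfrak{b}$ and let the largest index in $S$ be responsible.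

\section{A family of $\mathfrak{b}$ subsets of $\omega$}\label{sec:family}

For sets $D_\alpha\subseteq\omega$ and a finite set $S$ of indices, write $D_S=\bigcup_{\beta\in S}D_\beta$ (so $D_\emptyset=\emptyset$) and, when $\omega\setminus D_S$ is infinite, $e_S=e_{D_S}$.

\begin{lemma}\label{lem:family}
There are sets $D_\alpha\subseteq\omega$ $(\alpha<\mathfrak{b})$ such that
\begin{enumerate}
\item[(D1)] $\omega\setminus D_S$ is infinite for every finite $S\subseteq\mathfrak{b}$;
\item[(D2)] for all $n_0<n_1<\cdots$ in $\omega$ there is $\alpha<\mathfrak{b}$ with $[n_t,n_{t+1})\subseteq D_\alpha$ for infinitely many $t$.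
\end{enumerate}
\end{lemma}

The content of the lemma is the length $\mathfrak{b}$. Without a bound on the size, the complements of the members of a nonprincipal ultrafilter satisfy (D1) and (D2), since one of the sets $\bigcup_t[n_{2t},n_{2t+1})$ and its complement is in this family. And no family of fewer than $\mathfrak{b}$ sets with infinite complement satisfies (D2): if $g\ge^*e_{D}$ for all its members $D$ and $n_{t+1}=\max(n_t,g(n_t))+1$, then for each $D$ and almost all $t$ the gap $e_D(n_t)$ lies in $[n_t,n_{t+1})$.

\begin{proof}
We argue differently according to whether a family of $\mathfrak{b}$ functions can be dominating.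

\emph{Case $\mathfrak{b}<\mathfrak{d}$.} Here one function that is not dominated supplies gaps for all the sets at once. Let $\{u_\alpha:\alpha<\mathfrak{b}\}$ be unbounded. Recursively choose nondecreasing functions $g_\alpha$ with $g_\alpha\ge^*u_\alpha$ and $g_\alpha\ge^*g_\beta$ for all $\beta<\alpha$: fewer than $\mathfrak{b}$ functions have to be bounded, and a bound $v$ may be replaced by $k\mapsto\max_{i\le k}v(i)$. The family $\{g_\alpha\}$ is unbounded, and it is not dominating since $\mathfrak{b}<\mathfrak{d}$. So there is $z\in\omega^\omega$ such that $\{n:z(n)>g_\alpha(n)\}$ is infinite for every $\alpha$. Put $D_\alpha=\{n:z(n)\le g_\alpha(n)\}$.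

(D1) If $\beta<\alpha$, then $g_\beta\le^*g_\alpha$, so $D_\beta\setminus D_\alpha$ is finite. Hence for $S\ne\emptyset$ the set $D_S$ differs from $D_{\max S}$ by a finite set, and $\omega\setminus D_{\max S}$ is infinite. The case $S=\emptyset$ is trivial.

(D2) Suppose that (D2) fails for $(n_t)$, and let $w_t=\max\{z(i):n_t\le i<n_{t+1}\}$. For each $\alpha$ and almost all $t$ there is $i\in[n_t,n_{t+1})\setminus D_\alpha$, and then $g_\alpha(n_t)\le g_\alpha(i)<z(i)\le w_t$. Define $v(n)=w_0$ for $n\le n_0$ and $v(n)=w_t$ for $n_{t-1}<n\le n_t$. For almost all $t$ and all $n$ with $n_{t-1}<n\le n_t$ we get $g_\alpha(n)\le g_\alpha(n_t)<w_t=v(n)$. So $v$ bounds $\{g_\alpha\}$, a contradiction.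

\emph{Case $\mathfrak{b}=\mathfrak{d}$.} Let $\{d_\alpha:\alpha<\mathfrak{b}\}$ be dominating. We build $D_\alpha$ recursively as a union of every second interval of a partition of $\omega$; the intervals are made long enough to contain an interval $[n_t,n_{t+1})$ of any sequence controlled by $d_\alpha$, and to contain a common gap of any finitely many earlier sets. Suppose that $D_\beta$ $(\beta<\alpha)$ are constructed and (D1) holds for all finite $S\subseteq\alpha$. The functions $e_S$ for such $S$ are fewer than $\mathfrak{b}$ in number; choose $g\ge^*e_S$ for all of them. Let
\[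
q_0=0,\qquad q_{t+1}=\max\big(q_t,g(q_t),d_\alpha(q_t)\big)+1,\qquad D_\alpha=\bigcup_t\,[q_{2t},q_{2t+1}).
\]

(D1) For finite $S\subseteq\alpha$ and almost all $t$ we have $q_{2t+1}<e_S(q_{2t+1})\le g(q_{2t+1})<q_{2t+2}$, so $e_S(q_{2t+1})$ lies outside $D_\alpha\cup D_S$, and these numbers are distinct for distinct $t$. Thus (D1) holds for finite sets with maximum $\alpha$. Every nonempty finite set of ordinals has a maximum, so the inductive hypothesis holds at every stage, and (D1) holds at the end.

(D2) Given $(n_t)$, let $\nu(k)=n_{t+1}$, where $t$ is least with $n_t\ge k$; thus $[k,\nu(k))$ contains $[n_t,n_{t+1})$. Choose $\alpha$ with $\nu\le^*d_\alpha$, and let $(q_t)$ be the sequence of stage $\alpha$. For almost all $t$ we have $\nu(q_{2t})\le d_\alpha(q_{2t})<q_{2t+1}$, so $[q_{2t},q_{2t+1})$ contains some $[n_{t'},n_{t'+1})$. The intervals $[q_{2t},q_{2t+1})$ are disjoint, so different $t$ give different $t'$.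
\end{proof}

Fix such sets $D_\alpha$, and write $e_\alpha=e_{\{\alpha\}}$. For each $\alpha<\mathfrak{b}$ choose $h_\alpha\in\omega^\omega$ with
\begin{enumerate}
\item[(h1)] $h_\alpha(k)\ge e_\alpha(k)$ for all $k$;
\item[(h2)] for every finite $S$ with $\max S=\alpha$: $h_\alpha(k)>e_S(k)$ for almost all $k$.
\end{enumerate}
This is possible because $\alpha+1$ has fewer than $\mathfrak{b}$ finite subsets: take $g\ge^*e_S+1$ for all finite $S\subseteq\alpha+1$ and put $h_\alpha=\max(g,e_\alpha)$. This is the only place where the length of the family is used.

\section{The space and the Moving Off Property}\label{sec:space}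

By (D1) and (h1), Lemma~\ref{lem:W} applies to each pair $(D_\alpha,h_\alpha)$. Write $W^\alpha_J=W_J(h_\alpha)$ for components $J$ of $D_\alpha$, and $W^\alpha=W(D_\alpha,h_\alpha)$. To retain the topology of the cubes at $p$ we also need the sets
\[
F_{n,b}=\{\sigma\in X:\sigma(k)<b\text{ for some }k<n\},
\]
which are $Z$-clopen, omit $p$, and increase with $n$ and with $b$. For $n,b\in\omega$ and finite $S\subseteq\mathfrak{b}$ let
\[
V(n,b,S)=X\setminus\Big(F_{n,b}\cup\bigcup_{\beta\in S}W^\beta\Big),
\]
a $Z$-clopen set containing $p$. Declare $O\subseteq X$ to be \emph{$\tau$-open} if $O$ is $Z$-open and, in case $p\in O$, contains some $V(n,b,S)$. This is a topology, because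
\[
V(n,b,S)\cap V(n',b',S')\supseteq V\big(\max(n,n'),\max(b,b'),S\cup S'\big).
\]
Every $Z$-open set omitting $p$ is $\tau$-open. From now on $X$ carries the topology $\tau$, and topological terms without a prefix refer to $\tau$.

\begin{lemma}\label{lem:zerodim}
The space $X$ is $T_1$ and zero-dimensional, hence Tychonoff, and $\tau$ induces the product topology on each $A_m$. In particular each $A_m$ is compact in $X$.
\end{lemma}

\begin{proof}
Complements of points are $Z$-open, so $X\setminus\{p\}$ is open. If $x\ne p$, fix $k$ with $x(k)<\infty$. Then $x\in F_{k+1,x(k)+1}$, so $X\setminus\{x\}\supseteq V(k+1,x(k)+1,\emptyset)$, and $X\setminus\{x\}$ is open. Thus $X$ is $T_1$.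

Each $V(n,b,S)$ is open by the definition of $\tau$, and its complement is $Z$-open and omits $p$. So these sets are clopen, and they form a base at $p$.

Let $x\ne p$ lie in an open set $O$, and fix $m_0$ with $x\in A_{m_0}$. We choose numbers $r(k)$ such that
\[
B=\{\sigma\in X:\sigma(k)=x(k)\text{ if }x(k)<\infty,\text{ and }\sigma(k)\ge r(k)\text{ if }x(k)=\infty\}
\]
is contained in $O$. For $m\ge m_0$, the set $B_m=B\cap A_m$ depends only on the numbers $r(k)$ with $k<m$, it is a product of clopen subsets of $\omega+1$, and $B_{m+1}=B_m\times[r(m),\infty]$. Since $O\cap A_{m_0}$ is a neighborhood of $x$ in the product topology, we can choose $r(k)$ for $k<m_0$ with $B_{m_0}\subseteq O$. If $B_m\subseteq O$, then the compact set $B_m\times\{\infty\}$ lies in the open subset $O\cap A_{m+1}$ of $A_m\times(\omega+1)$, and the tube lemma gives $r(m)$ with $B_m\times[r(m),\infty]\subseteq O$. Thus $x\in B\subseteq O$. The set $B$ is $Z$-clopen and omits $p$, so it is open. With $k$ as above, $B\subseteq F_{k+1,x(k)+1}$, so the $Z$-open set $X\setminus B$ contains $V(k+1,x(k)+1,\emptyset)$ and is open. Hence $B$ is clopen and $X$ is zero-dimensional. Characteristic functions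 of clopen sets separate points from closed sets, so $X$ is Tychonoff.

Finally, open sets are $Z$-open, so the identity map from $A_m$ with the product topology to $A_m$ with the topology induced by $\tau$ is a continuous bijection from a compact space to a Hausdorff space, hence a homeomorphism.
\end{proof}

\begin{lemma}\label{lem:discrete}
For each $\alpha$, the sets $W^\alpha_J$, with $J$ ranging over the components of $D_\alpha$, form a discrete family of open subsets of $X$.
\end{lemma}

\begin{proof}
By Lemma~\ref{lem:W}(a),(b) they are open and pairwise disjoint. A point of $W^\alpha_J$ has the neighborhood $W^\alpha_J$, which meets no other member. Every other point lies in the open set $X\setminus W^\alpha=V(0,0,\{\alpha\})$, which meets no member.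
\end{proof}

Property (D2) enters through the next lemma, which yields both hemicompactness and the MOP.

\begin{lemma}\label{lem:select}
For all $n_0<n_1<\cdots$ there is an infinite set $T\subseteq\omega$ such that $\big(P[n_t,n_{t+1})\big)_{t\in T}$ has a discrete open expansion.
\end{lemma}

\begin{proof}
By (D2) there is $\alpha$ such that for infinitely many $t$ the interval $[n_t,n_{t+1})$ is contained in $D_\alpha$, hence in a component $J_t$ of $D_\alpha$. A component is finite, so it contains only finitely many of these disjoint nonempty intervals. Hence there is an infinite set $T$ of such $t$ for which the $J_t$ are distinct. By Lemma~\ref{lem:W}(c) and Lemma~\ref{lem:discrete}, $(W^\alpha_{J_t})_{t\in T}$ is the required expansion.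
\end{proof}

\begin{proposition}\label{prop:hemi}
Every compact set $C\subseteq X$ is contained in some $A_m$. Hence $X$ is hemicompact.
\end{proposition}

\begin{proof}
Suppose not. Put $n_0=0$. Given $n_t$, choose $y_t\in C\setminus A_{n_t}$ and, by Lemma~\ref{lem:box} applied to $\{y_t\}$, a number $n_{t+1}>n_t$ with $y_t\in P[n_t,n_{t+1})$. By Lemma~\ref{lem:select}, $C$ meets infinitely many members of a discrete family, contrary to (F1).
\end{proof}

\begin{proposition}\label{prop:MOP}
The space $X$ has the MOP.
\end{proposition}

\begin{proof}
Let $\mathcal{K}$ be moving off. Put $n_0=0$. Given $n_t$, choose $K_t\in\mathcal{K}$ disjoint from the compact set $A_{n_t}$. By Proposition~\ref{prop:hemi}, $K_t\subseteq A_m\setminus A_{n_t}$ for some $m$, and by Lemma~\ref{lem:zerodim} $K_t$ is compact in the product topology of $A_m$. Lemma~\ref{lem:box} gives $n_{t+1}>n_t$ with $K_t\subseteq P[n_t,n_{t+1})$. With $T$ as in Lemma~\ref{lem:select}, the family $(K_t)_{t\in T}$ has a discrete open expansion. Its members are nonempty and pairwise disjoint, hence distinct.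
\end{proof}

\begin{remark}\label{rem:k}
The set $\{\delta_i:i\in\omega\}$ meets each $A_m$, hence each compact set, in a finite set. Yet $p$ lies in its closure: by Lemma~\ref{lem:W}(d), $V(n,b,S)$ contains $\delta_i$ whenever $i\ge n$ and $i\notin D_S$, and such $i$ exist by (D1). So $X$ is not a $k$-space, that is, a set whose intersection with every compact set is closed need not be closed. This cannot be avoided here: in a $k$-space topology with the same compact sets every $Z$-closed set is closed, so the topology is that of $Z$, and $C(Z)$ is Baire.
\end{remark}

\section{Clopen sets are saturated at finitely many levels}\label{sec:clopen}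

\begin{proposition}\label{prop:key}
Let $U\subseteq X$ be clopen with $p\notin U$. Then $U$ is saturated at only finitely many levels.
\end{proposition}

\begin{proof}
Since $X\setminus U$ is an open set containing $p$, there are $n,b,S$ with
\begin{equation}\label{eq:cover}
U\subseteq F_{n,b}\cup\bigcup_{\beta\in S}W^\beta .
\end{equation}
Choose them with $|S|$ minimal. If $i\ge n$, then $\delta_i\notin F_{n,b}$, since $\delta_i$ is $\infty$ on all coordinates below $n$. With Lemma~\ref{lem:W}(d) this gives
\begin{equation}\label{eq:gap}
\delta_i\notin U\quad\text{whenever }i\ge n\text{ and }i\notin D_S .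
\end{equation}
If $S=\emptyset$, then $\delta_m\notin U$ for $m\ge n$, so $U$ is not saturated at any level $m\ge n$. So let $S\ne\emptyset$ and $\alpha=\max S$.

In Example~\ref{ex:odd} we modified the point $\delta_1$. Here we need a point of $U$ that is covered in \eqref{eq:cover} by $W^\alpha$ alone, and the minimality of $|S|$ provides one:
\[
x\in U\setminus\Big(F_{n,b}\cup\bigcup_{\beta\in S\setminus\{\alpha\}}W^\beta\Big).
\]
Fix $m_0\ge n$ with $x\in A_{m_0}$. By (h2) and (D1) there is $k_0\ge m_0$ such that $k_0\notin D_\alpha$ and $h_\alpha(k)>e_S(k)$ for all $k\ge k_0$. We show that $U$ is not saturated at any level $m>k_0$. Fix such an $m$ and a modulus $c>m$ of $U\cap A_m$, and let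
\[
k=\max\{k'<m:k'\notin D_\alpha\},
\]
so that $n\le m_0\le k_0\le k<m$.

\medskip
\noindent\emph{Claim: $c\ge h_\alpha(k)$.} Suppose that $c<h_\alpha(k)$. We lower the coordinate $x(k)=\infty$ to a value $j$ that is at least $c$, so that $U$ does not notice the change; at least $e_S(k)$, so that the new point enters no $W^\beta$ with $\beta<\alpha$; and less than $h_\alpha(k)$, so that it leaves $W^\alpha$. The number $j=\max(c,e_S(k))$ has all three properties, the last one by (h2). Let $y$ agree with $x$ except that $y(k)=j$. Then $x,y\in A_m$ and $y\wedge c=x\wedge c$. Since $x\in U$ and $c$ is a modulus of $U\cap A_m$, we get $y\in U$. We check that $y$ lies in none of the sets on the right of \eqref{eq:cover}.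
\begin{itemize}
\item $y\notin F_{n,b}$, because $x\notin F_{n,b}$ and $y$ agrees with $x$ on the coordinates below $n\le k$.
\item Let $\beta\in S$, $\beta<\alpha$, and suppose that $y\in W^\beta_J$. Since $x\ge y$ pointwise, $x(i)\ge h_\beta(i)$ for all $i\ge b_J$. As $x\notin W^\beta_J$, no $i\in J$ has $x(i)<b_J$. But some $i\in J$ has $y(i)<b_J$, and this can only be $i=k$. Thus $k\in J$ and $j<b_J=e_\beta(k)\le e_S(k)\le j$, which is absurd.
\item Suppose that $y\in W^\alpha_J$. Some $i\in J$ has $y(i)<b_J$. Since $k\notin D_\alpha$, we have $k\notin J$, so $i\ne k$ and $x(i)=y(i)<\infty$; hence $i<m_0\le k$. The interval $J$ contains $i<k$ but not $k$, so $b_J\le k$. Then $j=y(k)\ge h_\alpha(k)$, which is false.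
\end{itemize}
This contradicts \eqref{eq:cover} and proves the claim.

\medskip
Let $i=e_S(k)$. By the claim, $i<h_\alpha(k)\le c$. Also $i>k$ and $i\notin D_S\supseteq D_\alpha$, while all numbers strictly between $k$ and $m$ lie in $D_\alpha$ by the choice of $k$ as the \emph{last} gap below $m$; so $i\ge m$. Thus $i\in[m,c)$, and $\delta_i\notin U$ by \eqref{eq:gap}. Since $c>m$ was an arbitrary modulus of $U\cap A_m$, the set $U$ is not saturated at level $m$.
\end{proof}

\section{The function spaces are meager}\label{sec:meager}

A real function gives a clopen set when it omits a value, so we build into the dense open sets the requirement that $f$ omit the value $f(p)+1$ on larger and larger cubes. Call $(m,c,s)$ an \emph{admissible triple} if $s$ is a clopen subset of $A_m$ with $p\notin s$ and $c>m$ is a modulus of $s$. Put $E(m,c,s)=s\cup\{\delta_i:m\le i<c\}$ and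
\[
O(m,c,s)=\{f\in C(X):f>f(p)+1\text{ on }E(m,c,s),\ f<f(p)+1\text{ on }A_m\setminus s\}.
\]
The sets $E(m,c,s)$ and $A_m\setminus s$ are compact and disjoint, and $O(m,c,s)$ is open in $C_k(X)$ by (F2). Let $G_N$ be the union of the sets $O(m,c,s)$ over all admissible triples with $m>N$.

\begin{proof}[Proof of Theorem~\ref{thm:main}]
By Lemma~\ref{lem:zerodim} and Propositions~\ref{prop:hemi} and~\ref{prop:MOP}, the countable space $X$ has all the stated properties. It remains to treat the open sets $G_N$.

\emph{$G_N$ is dense.} Let $f_0\in C(X)$, let $C\subseteq X$ be compact and $\varepsilon>0$. Choose $m>N$ with $C\subseteq A_m$. Since $A_m$ is compact and zero-dimensional, it has a finite partition into nonempty clopen sets on each of which $f_0$ varies by less than $\varepsilon$. Let $g$ be constant on each piece, equal to a value of $f_0$ there; then $\max_{A_m}|g-f_0|<\varepsilon$. On the pieces where $g=g(p)+1$, which do not contain $p$, raise $g$ by an amount less than $\varepsilon-\max_{A_m}|g-f_0|$. Now $|g-f_0|<\varepsilon$ and $g\neq g(p)+1$ on $A_m$. The set $s=\{g>g(p)+1\}$ is clopen in $A_m$ and omits $p$; by Lemma~\ref{lem:modulus} it has a modulus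 $c>m$. Put $g(\delta_i)=g(p)+2$ for $m\le i<c$. These finitely many points lie outside the closed set $A_m$, so $g$ is continuous on the compact set $A_m\cup\{\delta_i:m\le i<c\}$, and by (F3) it extends to some $f\in C(X)$. Then $f\in O(m,c,s)\subseteq G_N$ and $|f-f_0|<\varepsilon$ on $C$.

\emph{$\bigcap_NG_N=\emptyset$.} Suppose that $f\in\bigcap_NG_N$. Then $f\in O(m,c,s)$ for admissible triples with $m$ arbitrarily large. For each of them $f\ne f(p)+1$ on $A_m$, so $f\neq f(p)+1$ on $X=\bigcup_mA_m$. Hence $U=\{f>f(p)+1\}=\{f\ge f(p)+1\}$ is clopen, and $p\notin U$. For each of these triples $U\cap A_m=s$ and $\delta_i\in U$ for $m\le i<c$, so $U$ is saturated at level $m$. This contradicts Proposition~\ref{prop:key}.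

The complements of the sets $G_N$ are closed, nowhere dense, and cover $C_k(X)$. So $C_k(X)$ is meager in itself and, being nonempty, not Baire.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:extra}(iii)]
By (F2), Lemma~\ref{lem:zerodim} and Proposition~\ref{prop:hemi}, the topology of $C_k(X)$ is that of uniform convergence on each $A_m$, so $f\mapsto(f|_{A_m})_m$ embeds $C_k(X)$ into $\prod_mC(A_m)$. Each $C(A_m)$ is a separable Banach space, since $A_m$ is compact metrizable. A countable product of separable metrizable spaces is separable metrizable, and so is each of its subspaces.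

In the subspace $C_k(X,\{0,1\})$ of $\{0,1\}$-valued functions, the sets $\{f:f=f_0\text{ on }C\}$ with $C$ compact form a base at $f_0$. For an admissible triple let
\[
O'(m,c,s)=\{f:f\ne f(p)\text{ on }E(m,c,s),\ f=f(p)\text{ on }A_m\setminus s\},
\]
and let $G'_N$ be the union of these sets over all admissible triples with $m>N$. If $f\in O'(m,c,s)$, then every function that agrees with $f$ on $A_m\cup E(m,c,s)$ is also in $O'(m,c,s)$, so $G'_N$ is open. For density, let $f_0$ and a compact set $C$ be given. Take $m>N$ with $C\subseteq A_m$, let $s=\{\sigma\in A_m:f_0(\sigma)\ne f_0(p)\}$, and let $c>m$ be a modulus of $s$. By (F4) there is a clopen set $Q\supseteq E(m,c,s)$ disjoint from $A_m\setminus s$. Let $f=1-f_0(p)$ on $Q$ and $f=f_0(p)$ off $Q$. Then $f=f_0$ on $A_m$ and $f\in O'(m,c,s)$. Finally, if $f\in\bigcap_NG'_N$, then $U=\{f\ne f(p)\}$ is clopen, omits $p$, and is saturated at level $m$ whenever $f\in O'(m,c,s)$, hence at infinitely many levels. This contradicts Proposition~\ref{prop:key}.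
\end{proof}

\section{The game, and spaces of pointwise countable type}\label{sec:complements}

In this section $X$ is an arbitrary space. Both proofs use one device. If $X$ is noncompact, the collection of all singletons is moving off. So if $X$ also has the MOP, there are distinct points $d_0,d_1,\dots$ such that $(\{d_k\})_k$ has a discrete open expansion, and by (F1) a compact set contains only finitely many $d_k$. Adding $d_k$ to every member of the $k$th layer of a collection forces pairwise disjoint members to come from different layers.

\begin{proof}[Proof of Theorem~\ref{thm:extra}(i)]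
A strategy for $\mathsf{L}$ is a function $\theta$ that assigns to each finite sequence $(K_0,\dots,K_n)$ of moves of $\mathsf{K}$ a legal answer $L_n$; the earlier moves of $\mathsf{L}$ are determined by $\theta$ and need not be listed. It is winning if $\mathsf{L}$ wins every play that follows it.

Suppose that the MOP fails, and let $\mathcal{K}$ be a moving off collection with no infinite subcollection having a discrete open expansion. Let $\mathsf{L}$ always answer with a member of $\mathcal{K}$ disjoint from $K_n$. If $(L_n)$ had a discrete open expansion, the sets $L_n$ would be nonempty and pairwise disjoint, hence distinct, contrary to the choice of $\mathcal{K}$. So this strategy is winning.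

Conversely, let $X$ have the MOP and let $\theta$ be a strategy for $\mathsf{L}$; we find a play that follows $\theta$ and is won by $\mathsf{K}$. Write $\kappa^\frown C$ for the sequence $\kappa$ followed by $C$. For each finite sequence $\kappa$ of compact sets, the collection $\{\theta(\kappa^\frown C):C\text{ compact}\}$ is moving off, because $\theta(\kappa^\frown C)\cap C=\emptyset$. By the MOP there are compact sets $C_{\kappa,0},C_{\kappa,1},\dots$ such that $(\theta(\kappa^\frown C_{\kappa,n}))_n$ has a discrete open expansion. Index a tree of positions by the set $\omega^{<\omega}$ of finite sequences of natural numbers: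
\[
\kappa_\emptyset=\emptyset,\qquad\kappa_{s^\frown n}=\kappa_s{}^\frown C_{\kappa_s,n},\qquad L_{s^\frown n}=\theta(\kappa_{s^\frown n}).
\]
By (F1), for each $s$ a compact set meets $L_{s^\frown n}$ for only finitely many $n$. So far we have discreteness among the successors of each node, whereas a win for $\mathsf{K}$ needs discreteness along a branch. To obtain it we apply the MOP once more, to a collection that treats finitely many nodes at a time. Enumerate $\omega^{<\omega}=\{s_0,s_1,\dots\}$ and let
\[
M_{k,n}=\{d_k\}\cup\bigcup_{j\le k}L_{s_j{}^\frown n}\qquad(k,n\in\omega).
\]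
These nonempty compact sets form a moving off collection: given a compact $C$, take $k$ with $d_k\notin C$, and then $n$ so large that $C$ misses $L_{s_j{}^\frown n}$ for all $j\le k$. By the MOP there are distinct members $M_{k_i,n_i}$ $(i\ge1)$ with a discrete open expansion $(U_i)$. They are pairwise disjoint and $d_{k_i}\in M_{k_i,n_i}$, so the $k_i$ are distinct; passing to a subsequence, let $k_1<k_2<\cdots$. (Without the points $d_k$, the MOP could return sets with one fixed $k$, which concern only the nodes $s_0,\dots,s_k$.)

Let $t_0=\emptyset$ and $i_0=0$. Given $t_r=s_j$, pick $i_{r+1}>i_r$ with $k_{i_{r+1}}\ge j$ and put $t_{r+1}=t_r{}^\frown n_{i_{r+1}}$. Then $L_{t_{r+1}}\subseteq M_{k_{i_{r+1}},n_{i_{r+1}}}\subseteq U_{i_{r+1}}$. In the play in which $\mathsf{K}$ plays the last term of $\kappa_{t_{r+1}}$ in round $r$, the strategy $\theta$ answers $L_{t_{r+1}}$, and $(U_{i_{r+1}})_r$ is a discrete open expansion of the answers. So $\mathsf{K}$ wins, and $\theta$ is not winning.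
\end{proof}

The space of Theorem~\ref{thm:main} is noncompact, since $\delta_m\notin A_m$. So even the absence of a winning strategy for $\mathsf{L}$ does not imply that $C_k(X)$ is Baire.

Part (ii) concerns a class that contains both classes of Theorem~\ref{thm:GM}. For a first-countable space take $K=\{x\}$. If $x$ has a compact neighborhood $N$, take a continuous $\varphi:X\to[0,1]$ with $\varphi(x)=0$ and $\varphi=1$ outside the interior of $N$, and let $K=\varphi^{-1}(0)$ and $U_n=\{\varphi<\frac1{n+1}\}\subseteq N$. If $O\supseteq K$ is open, then $\varphi$ is bounded away from $0$ on the compact set $N\setminus O$, so $U_n\subseteq O$ for large $n$.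

\begin{proof}[Proof of Theorem~\ref{thm:extra}(ii)]
Let $X$ be of pointwise countable type with the MOP; we may assume that $X$ is noncompact. Let $K$ be a compact set with a base $U_0\supseteq U_1\supseteq\cdots$ of open neighborhoods, and suppose that $K$ has no compact neighborhood. The collection of all sets $\{d_n,y\}$ with $n\in\omega$ and $y\in U_n$ is moving off: given a compact $C$, choose $n$ with $d_n\notin C$, and then $y\in U_n\setminus C$, which exists because otherwise $C$ would be a compact neighborhood of $K$. The MOP gives infinitely many members $\{d_{n_i},y_i\}$, with $y_i\in U_{n_i}$, that have a discrete open expansion. They are pairwise disjoint, so the $n_i$ are distinct. By (F1), $K$ meets only finitely many of them, and after these are discarded, $Y=\{y_i\}$ is a closed set disjoint from $K$. Hence $U_n\subseteq X\setminus Y$ for some $n$. But some remaining $i$ has $n_i\ge n$, and then $y_i\in U_{n_i}\subseteq U_n$, a contradiction. So every such $K$ has a compact neighborhood. Every point of $X$ lies in such a $K$, so $X$ is locally compact.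

Now let $X$ be any space of pointwise countable type. If $C_k(X)$ is Baire, then $X$ has the MOP by Proposition~\ref{prop:easy}. If $X$ has the MOP, then $X$ is locally compact, and $C_k(X)$ is Baire by Theorem~\ref{thm:GM}.
\end{proof}

For instance, the space $\mathbb{Q}$ of rationals is first-countable and not locally compact, so it does not have the MOP and $C_k(\mathbb{Q})$ is not Baire. In the other direction, the space of Theorem~\ref{thm:main}, although countable and hemicompact, is not of pointwise countable type.

\begin{thebibliography}{9}

\bibitem{problem}
``The Baireness of $Ck(X)=Ck(X,\mathbb{R})$ has been characterized for some subclasses of $k$-spaces. For example, Gruenhage and Ma proved that for a locally comp'',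
\texttt{https://mathoverflow.net/posts/294323/revisions}.

\end{thebibliography}
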